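\title{Standard systems of Borel models of Peano arithmetic}

\begin{abstract}
The standard system of a nonstandard model of Peano arithmetic is the family of sets of natural numbers that are coded by elements of the model. We show in ZFC that a nonstandard model whose universe and operations are Borel, or merely analytic on a set of names, cannot code every set of natural numbers. The proof lifts the additive group of $2$-adic integers into the model, modulo a nonstandard power of $2$, and applies automatic continuity to the leading binary digits of the lift. The standard system of such a model is in fact meager and null, although it can contain a perfect set. If $V=L$, there is a $\Delta^1_2$ model that codes every set; under projective determinacy there is no projective one.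
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

Let PA denote Peano arithmetic and let $\mathcal M$ be a model of PA. The elements $0,1,2,\dots$ of $\mathcal M$ are called \emph{standard}; they form an initial segment of $\mathcal M$, which we identify with $\mathbb N$. The model is \emph{nonstandard} if it has other elements. Let $p_0=2$, $p_1=3,\dots$ be the primes. An element $n\in\mathcal M$ \emph{codes} a set $A\subseteq\mathbb N$ if for every $i\in\mathbb N$
\[
i\in A\iff p_i \text{ divides } n \text{ in } \mathcal M .
\]
The \emph{standard system} $\mathrm{SSy}(\mathcal M)$ of a nonstandard model $\mathcal M$ is the family of all sets $A\subseteq\mathbb N$ coded by an element of $\mathcal M$. Inside $\mathcal M$, a nonzero element has finitely many prime divisors; seen from outside, its standard prime divisors may form an infinite set. The standard system measures how much of $\mathcal P(\mathbb N)$ arises in this way.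

Every finite set $A$ is coded by $\prod_{i\in A}p_i$. A countable model has a countable standard system. At the other extreme, a simple compactness argument gives a model with $\mathrm{SSy}(\mathcal M)=\mathcal P(\mathbb N)$: add to PA a constant $c_A$ for each $A\subseteq \mathbb N$, with axioms $p_i\mid c_A$ for $i\in A$ and $p_i\nmid c_A$ for $i\notin A$; each finite set of axioms can be satisfied in $\mathbb N$. One may ask whether such a model can be written down explicitly.

\begin{definition}\label{def:borel}
A model of PA is \emph{Borel definable} if its universe is a Borel subset of $\mathbb R$, equality is interpreted as equality of reals, and the graphs of addition and multiplication and the order relation are Borel sets.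
\end{definition}

Every Polish space is Borel isomorphic to a Borel subset of $\mathbb R$ \cite{Kechris}, so $\mathbb R$ may be replaced by any Polish space. Every countable model is isomorphic to a Borel definable one: take $\mathbb N\subseteq\mathbb R$ as the universe. The question, which we take from \cite{MO}, is the following; the term ``Borel definable'' is not defined there, and we give it the meaning of Definition~\ref{def:borel}.

\medskip
\noindent\emph{Is there a Borel definable nonstandard model of PA whose standard system contains every set $A\subseteq\mathbb N$?}
\medskip

One would guess that the answer is no. The most concrete model that codes all sets is an ultrapower $\mathbb N^{\mathbb N}/\mathcal U$ by a nonprincipal ultrafilter (see Section~\ref{sec:projective}), and such a $\mathcal U\subseteq 2^{\mathbb N}$ does not have the Baire property, so it is not Borel. (Complementation exchanges $\mathcal U$ and $2^{\mathbb N}\setminus\mathcal U$, so $\mathcal U$ is not meager; if it were comeager among the sequences with given first $k$ digits, flipping all later digits would make its complement comeager there too.) It is tempting to extract an ultrafilter from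 an arbitrary model that codes all sets: fix a nonstandard $H$ and call $A$ large if the $H$-th prime $p_H$ divides the code of $A$. But codes are not unique. If $n$ codes $A$, so does $np_H$. The work in the proof below goes into choosing codes coherently beyond the standard part. Counting does not help either, since a Borel definable model can code continuum many sets (Theorem~\ref{thm:C}).

\subsection{Results}

The negative answer holds for a wider class of models, in which an element may have many names.

\begin{definition}\label{def:pres}
An \emph{analytic presentation} of a model $\mathcal M$ of PA is an analytic subset $X$ of a Polish space together with a surjection $\pi:X\to\mathcal M$ such that the sets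
\[
\{(a,b,c)\in X^3:\pi a+\pi b=\pi c\}\quad\text{and}\quad \{(a,b,c)\in X^3:\pi a\cdot\pi b=\pi c\}
\]
are analytic. A \emph{projective presentation} is defined in the same way, with ``projective'' in place of ``analytic''.
\end{definition}

A Borel definable model has an analytic presentation with $\pi$ the identity. So does the looser kind of Borel model whose universe is a Borel set $X$ modulo a Borel equivalence relation $E$ that is a congruence for Borel operations on $X$: with $\pi$ the quotient map, $\pi a+\pi b=\pi c$ holds if and only if there is $d$ with $d=a+b$ and $d\mathrel{E}c$, and likewise for products.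

\begin{theorem}\label{thm:A}
No nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ has an analytic presentation. In particular, no such model is Borel definable.
\end{theorem}

The proof is in ZFC and uses no extra hypothesis. The next two theorems say how large the standard system can be. We identify subsets of $\mathbb N$ with points of $2^{\mathbb N}$, which carries the product topology and the Lebesgue (coin-tossing) measure $\mu$. A binary string $u$ of length $l$ has the code $\langle u\rangle=2^l+\sum_{i<l}u(i)2^i\in\mathbb N$, and a set of strings is identified with its set of codes. A \emph{perfect tree} is a nonempty set $T$ of binary strings, closed under initial segments, in which every string has two incomparable extensions; $[T]\subseteq 2^{\mathbb N}$ is its set of infinite branches.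

\begin{theorem}\label{thm:B}
Let $\mathcal M$ be a nonstandard model of PA with an analytic presentation (for example, a Borel definable one), and let $\mathcal S=\mathrm{SSy}(\mathcal M)\subseteq 2^{\mathbb N}$. Then $\mathcal S$ is an analytic set that is meager and Lebesgue null. Moreover, for every perfect tree $T\in\mathcal S$, the set $\mathcal S\cap[T]$ is meager in $[T]$.
\end{theorem}

\begin{theorem}\label{thm:C}
There is a Borel definable nonstandard model of $\mathrm{Th}(\mathbb N)$ whose standard system contains a perfect set.
\end{theorem}

The last theorem shows that ``analytic'' in Theorem~\ref{thm:A} cannot be improved to $\Delta^1_2$ in ZFC.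

\begin{theorem}\label{thm:D}
\begin{enumerate}
\item[(i)] If $V=L$, there is a nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ whose universe is a $\Delta^1_2$ set of reals, with true equality and with $\Delta^1_2$ order and graphs of $+$ and $\cdot$.
\item[(ii)] Under projective determinacy, no nonstandard model of PA with standard system $\mathcal P(\mathbb N)$ has a projective presentation.
\end{enumerate}
\end{theorem}

Section~\ref{sec:tools} collects the tools, and Section~\ref{sec:idea} shows the idea of Theorem~\ref{thm:A} in an idealized case. Sections \ref{sec:A}--\ref{sec:projective} prove the four theorems in order.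

\section{Tools}\label{sec:tools}

\subsection{Arithmetic in a model and the map to $\mathbb Z_2$}

Let $\mathcal M$ be a nonstandard model of PA. We use the following standard facts. The functions $m\mapsto 2^m$ and $i\mapsto p_i$, and sums and products $\sum_{i<H}$, $\prod_{i<H}$ of definable sequences of any length $H\in\mathcal M$, are definable in $\mathcal M$, obey their usual laws, and take their usual values at standard arguments. A nonempty subset of $\mathcal M$ that is definable with parameters has a least element, and a greatest element if it is bounded.

Let $R$ be the ring of differences of elements of $\mathcal M$. It is a discretely ordered integral domain that contains $\mathbb Z$ and has $R_{\ge0}=\mathcal M$. For $a\in R$ and $b>0$ there is a unique remainder $a\bmod b\in[0,b)$ with $b\mid a-(a\bmod b)$. An element $a\in\mathcal M$ has binary digits $d_i(a)\in\{0,1\}$ for $i\in\mathcal M$, and $a\bmod 2^m=\sum_{i<m}d_i(a)2^i$ for all $m\in \mathcal M$.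

The ring $\mathbb Z_2$ of $2$-adic integers consists of the series $x=\sum_{i\in\mathbb N}x_i2^i$ with $x_i\in\{0,1\}$; we put $x\bmod 2^k=\sum_{i<k}x_i2^i$. It is the inverse limit of the rings $\mathbb Z/2^k\mathbb Z$. It is a compact Polish ring, homeomorphic to $2^{\mathbb N}$ through the digits; the cosets of the subgroups $2^k\mathbb Z_2$ form a basis of clopen sets, and $2^k\mathbb Z$ is dense in $2^k\mathbb Z_2$.

For $a\in R$ and standard $k$ the remainder $a\bmod 2^k$ is below a standard number, hence standard. These remainders are compatible, so there is a unique $\rho(a)\in\mathbb Z_2$ with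
\[
\rho(a)\bmod 2^k=a\bmod 2^k\qquad\text{for all }k\in\mathbb N .
\]
Each reduction $R\to\mathbb Z/2^k\mathbb Z$ is a ring homomorphism, so $\rho:R\to\mathbb Z_2$ is a ring homomorphism. It is the identity on $\mathbb Z$, and $\rho(a)=0$ if and only if $2^k\mid a$ for all standard $k$; in particular $\rho(2^n)=0$ for nonstandard $n$. For $a\in\mathcal M$ we have $\rho(a)=\sum_{i\in\mathbb N}d_i(a)2^i$: the map $\rho$ forgets the digits in nonstandard places. The next lemma trades coding by primes for coding by digits, which is compatible with addition.

\begin{lemma}\label{lem:rho}
A set $A\subseteq\mathbb N$ belongs to $\mathrm{SSy}(\mathcal M)$ if and only if $\sum_{i\in A}2^i\in\rho(\mathcal M)$. In particular, if $\mathrm{SSy}(\mathcal M)=\mathcal P(\mathbb N)$, then $\rho(\mathcal M)=\mathbb Z_2$.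
\end{lemma}

\begin{proof}
Fix a nonstandard $H$. If $n$ codes $A$, form in $\mathcal M$ the sum $a=\sum\{2^i:i<H,\ p_i\mid n\}$. By uniqueness of binary expansions, $d_i(a)=1$ if and only if $i<H$ and $p_i\mid n$; for standard $i$ this means $i\in A$. So $\rho(a)=\sum_{i\in A}2^i$. Conversely, if $\rho(a)=\sum_{i\in A}2^i$ with $a\in\mathcal M$, let $n=\prod\{p_i:i<H,\ d_i(a)=1\}$. A prime divides a product of primes only if it is one of the factors, so $p_i\mid n$ if and only if $i<H$ and $d_i(a)=1$. Hence $n$ codes $A$.
\end{proof}

\subsection{Analytic sets and Baire category}\label{sub:dst}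

The reference for this subsection is \cite{Kechris}. A subset of a Polish space $Y$ is \emph{analytic} if it is the projection of a Borel subset of $Y\times Z$ for some Polish space $Z$. A set is \emph{meager} if it is a countable union of nowhere dense sets, and $A$ is \emph{comeager in} an open set $U$ if $U\setminus A$ is meager. By the Baire category theorem, countably many comeager subsets of a nonempty open set have a common point; a comeager set contains a dense $G_\delta$ set. A set has the \emph{Baire property} if it differs from an open set by a meager set. These sets form a $\sigma$-algebra, and a map is \emph{Baire measurable} if preimages of open sets have the Baire property. Below, $Y$ and $Z$ are Polish spaces.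

\begin{enumerate}
\item[(A1)] Borel sets are analytic. Analytic sets are closed under countable unions, countable intersections, projections, and preimages under continuous maps $G\to Z$, where $G\subseteq Y$ is a $G_\delta$ set.
\item[(A2)] Analytic sets have the Baire property \cite[21.6]{Kechris}, and analytic subsets of $2^{\mathbb N}$ are $\mu$-measurable.
\item[(A3)] (Jankov--von Neumann uniformization \cite[18.1]{Kechris}.) If $\Gamma\subseteq Y\times Z$ is analytic and projects onto $Y$, there is $c:Y\to Z$ with $(y,c(y))\in\Gamma$ for all $y$ that is measurable for the $\sigma$-algebra generated by the analytic sets. By (A2), such a $c$ is Baire measurable.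
\item[(B1)] A nonmeager set with the Baire property is comeager in some nonempty basic open set.
\item[(B2)] A Baire measurable map $Y\to Z$ is continuous on a dense $G_\delta$ subset of $Y$ \cite[8.38]{Kechris}.
\item[(B3)] (Kuratowski--Ulam theorem \cite[8.41]{Kechris}.) If $W\subseteq Y\times Z$ has the Baire property, then $W$ is meager if and only if the section $W_y=\{z:(y,z)\in W\}$ is meager for comeager many $y$. The same holds with ``comeager'' in place of ``meager'', and with the coordinates exchanged.
\item[(B4)] (Pettis' theorem \cite[9.10]{Kechris}.) A Baire measurable homomorphism between Polish groups is continuous.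
\end{enumerate}

\subsection{Positive existential relations}

Analytic sets are not closed under complement, so an analytic presentation controls only some definable relations. Call a formula \emph{positive existential} if it is built from $+,\cdot,=,\le$, variables, and parameters from $\mathcal M$ using only $\wedge,\vee,\exists$.

\begin{lemma}\label{lem:pe}
Let $\pi:X\to\mathcal M$ be an analytic presentation and let $\chi(v_1,\dots,v_n)$ be positive existential. Then $\{\bar a\in X^n:\mathcal M\models\chi(\pi a_1,\dots,\pi a_n)\}$ is analytic.
\end{lemma}

\begin{proof}
Fix a name $e_0\in X$ with $\pi e_0=0$. The relation $\pi a=\pi b$ says $\pi a+\pi e_0=\pi b$, so it is a continuous preimage of the graph of $+$. The relation $\pi a\le\pi b$ says $\exists z\in X\,(\pi a+\pi z=\pi b)$, so it is a projection of that graph. By naming subterms with existential quantifiers (for instance, $xy+z=w$ becomes $\exists t\,(xy=t\wedge t+z=w)$) we may assume that the atomic subformulas of $\chi$ have the forms $u+v=w$, $uv=w$, $u=v$, $u\le v$ with variables or parameters as entries. Replace each parameter by a fixed name. Then atomic formulas define analytic sets, $\wedge$ and $\vee$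 correspond to $\cap$ and $\cup$, and $\exists$ corresponds to projection because $\pi$ is onto. Now apply (A1).
\end{proof}

\section{The idea: signs and leading digits}\label{sec:idea}

Suppose that $\rho(\mathcal M)=\mathbb Z_2$. A \emph{section} is a map $C:\mathbb Z_2\to R$ with $\rho(C(x))=x$; it chooses a code for every set. The best kind of coherence would be additivity, and in that case the order of $R$ alone gives a contradiction.

\begin{proposition}\label{prop:exact}
If $C:\mathbb Z_2\to R$ is an additive section, then $A=\{x:C(x)>0\}$ does not have the Baire property.
\end{proposition}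

\begin{proof}
Since $C$ is additive and injective, $\mathbb Z_2=A\cup(-A)\cup\{0\}$, so $A$ is not meager. If $A$ has the Baire property, it is comeager in a coset $U=a+2^k\mathbb Z_2$ by (B1). Let $w\in 2a+2^k\mathbb Z_2$. The map $x\mapsto w-x$ is a homeomorphism of $U$, so there is $x\in U$ with $x\in A$ and $w-x\in A$, and $C(w)=C(x)+C(w-x)>0$. Thus $C>0$ on the coset $2a+2^k\mathbb Z_2$. This coset contains $2a$ and $2a-2^{k+1}a$, and
\[
(2^k-1)\cdot 2a+(2a-2^{k+1}a)=0 .
\]
Applying $C$ writes $0$ as a sum of positive elements of $R$, which is absurd.
\end{proof}

If $C(x)=\pi c(x)-\pi c'(x)$ with $c,c'$ continuous on a dense $G_\delta$ set $G$, then $A\cap G$ is analytic by Lemma~\ref{lem:pe}, so such a section cannot be additive. This is not yet a contradiction, since nothing forces a section to be additive. What can be forced is additivity modulo $P=2^{n_0}$ for some nonstandard $n_0$. The group $R/PR$ cannot be ordered, because the class of $P/2$ has order $2$. But $R/PR$ looks like a circle with $P$ equally spaced points, and the position on this circle replaces the sign.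

Let $K$ be the fraction field of $R$, an ordered field containing $\mathbb Q$. For $\xi\in K$ bounded by a standard integer, the \emph{standard part} is the real number $\mathrm{st}(\xi)=\sup\{s\in\mathbb Q:s\le\xi\}$. The map $\mathrm{st}$ is monotone and fixes $\mathbb Q$, and $s<\mathrm{st}(\xi)<t$ with $s,t\in \mathbb Q$ implies $s<\xi<t$. It is additive: if also $s'<\mathrm{st}(\xi')<t'$, then $s+s'\le\mathrm{st}(\xi+\xi')\le t+t'$, and the bounds can be taken arbitrarily close to $\mathrm{st}(\xi)+\mathrm{st}(\xi')$. For $m\in\mathcal M$ define
\[
\theta_m:R\to\mathbb R/\mathbb Z,\qquad \theta_m(a)=\mathrm{st}\Bigl(\frac{a\bmod 2^m}{2^m}\Bigr)+\mathbb Z .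
\]
While $\rho$ reads the digits of $a$ upward from place $0$, the map $\theta_m$ reads them downward from place $m-1$.

\begin{example}\label{ex:third}
Let $m=2H$ be nonstandard and $a=\sum_{i<H}4^i=(2^m-1)/3$, with digits $1,0,1,0,\dots$ below place $m$. Then $3\rho(a)=-1$, so $\rho(a)=-1/3\notin\mathbb Z$, and $\theta_m(a)=1/3$. However, $\theta_{2m}(a)=0$, because $a/2^{2m}<2^{-m}$. So a single map $\theta_{m}$ may fail to see that $\rho(a)$ is not an integer. The family of all $\theta_m$ does see it.
\end{example}

\begin{lemma}\label{lem:theta}
\begin{enumerate}
\item[(a)] $\theta_m$ is an additive homomorphism that vanishes on $2^mR$.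
\item[(b)] If $m$ is nonstandard, $\theta_m$ vanishes on $\mathbb Z$.
\item[(c)] Let $n$ be nonstandard and $a\in R$. If $\theta_m(a)=0$ for all nonstandard $m\le n$, then $a\equiv t\pmod{2^n}$ for some $t\in\mathbb Z$, and so $\rho(a)\in\mathbb Z$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The element $(a\bmod 2^m)+(b\bmod 2^m)-((a+b)\bmod 2^m)$ is a multiple of $2^m$ strictly between $-2^m$ and $2^{m+1}$, so it is $0$ or $2^m$. Divide by $2^m$ and take standard parts.

(b) We have $0<2^{-m}<2^{-j}$ for all standard $j$, so $\theta_m(1)=0$; now use (a).

(c) Replacing $a$ by $a\bmod 2^n$ does not change $\theta_m(a)$ for $m\le n$, so assume $0\le a<2^n$ and write $d_i=d_i(a)$. For $2\le m\le n$,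
\[
a\bmod 2^m=d_{m-1}2^{m-1}+d_{m-2}2^{m-2}+s,\qquad 0\le s<2^{m-2}.
\]
If $d_{m-1}\ne d_{m-2}$, this number lies in $[2^{m-2},3\cdot2^{m-2})$, so the standard part of its quotient by $2^m$ lies in $[1/4,3/4]$ and $\theta_m(a)\ne0$. Hence the definable set $I=\{m:2\le m\le n,\ d_{m-1}\ne d_{m-2}\}$ has only standard elements. It is bounded by $n$, so it is empty or has a greatest element, which is standard. Either way there is a standard $j$ with $d_{i+1}=d_i$ whenever $j\le i<n-1$. By induction in $\mathcal M$, $d_i=d_j$ for $j\le i<n$, and therefore
\[
a=(a\bmod 2^j)+d_j(2^n-2^j)\equiv (a\bmod 2^j)-d_j2^j\pmod{2^n}.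
\]
The right side is an integer $t\in\mathbb Z$, and $\rho(a)=t$ because $\rho(2^n)=0$.
\end{proof}

The plan is now visible. We construct a homomorphism $\varphi:2^k\mathbb Z_2\to R/PR$ that lifts the identity, sends $2^k$ to the class of $2^k$, and is definable enough that each $\theta_m\circ\varphi$ is Baire measurable. Then $\theta_m\circ\varphi$ is continuous and vanishes on the dense subgroup $2^k\mathbb Z$, so it vanishes, and Lemma~\ref{lem:theta}(c) gives $2^k\mathbb Z_2\subseteq\mathbb Z$. Two features of $\mathbb Z_2$ make it the right group: $\rho$ respects the addition of $\mathcal M$, whose graph is analytic by hypothesis, and $2^k\mathbb Z_2$ has a dense cyclic subgroup.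

\section{Proof of Theorem~\ref{thm:A}}\label{sec:A}

Suppose toward a contradiction that $\mathcal M$ is nonstandard, $\mathrm{SSy}(\mathcal M)=\mathcal P(\mathbb N)$, and $\pi:X\to\mathcal M$ is an analytic presentation.

\subsection{A section that is continuous on a comeager set}

\begin{lemma}\label{lem:section}
There are a map $c:\mathbb Z_2\to X$ and a dense $G_\delta$ set $G\subseteq\mathbb Z_2$ such that $\rho(\pi c(x))=x$ for all $x$ and the restriction of $c$ to $G$ is continuous.
\end{lemma}

\begin{proof}
Let
\begin{equation}\label{eq:Gamma}
\Gamma=\{(x,a):\rho(\pi a)=x\}=\bigcap_{k\in\mathbb N}\ \bigcup_{j<2^k}\{x:x\bmod 2^k=j\}\times\{a\in X:\exists q\ \ \pi a=2^kq+j\}.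
\end{equation}
The first factors are clopen and the second are analytic by Lemma~\ref{lem:pe}, so $\Gamma$ is analytic. By Lemma~\ref{lem:rho} it projects onto $\mathbb Z_2$. Apply (A3) and then (B2).
\end{proof}

Put $C(x)=\pi c(x)\in\mathcal M$, and let $G_2=\{(x,y):x,\,y,\,x+y\in G\}$. This is a dense $G_\delta$ subset of $\mathbb Z_2^2$: it is the intersection of $G\times G$ with the preimage of $\mathbb Z_2\times G$ under the homeomorphism $(x,y)\mapsto(x,x+y)$. For $(x,y)\in G_2$ the failure of additivity is
\[
z(x,y)=C(x)+C(y)-C(x+y)\in R,\qquad \rho(z(x,y))=x+y-(x+y)=0 .
\]

\subsection{One modulus for many pairs}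

For $z\in R\setminus\{0\}$ let $v(z)\in\mathcal M$ be the greatest $m$ with $2^m\mid z$, and let $v(0)=\infty$, above all elements of $\mathcal M$. Since $\rho(z(x,y))=0$, each $v(z(x,y))$ is nonstandard or $\infty$. So $G_2$ is the union, over nonstandard $n$, of the sets of pairs with $2^n\mid z(x,y)$, and we want one of these sets to be nonmeager. The sets grow as $n$ decreases, but nothing guarantees a countable sequence of nonstandard elements that goes below every nonstandard element, so the Baire category theorem does not apply to this union. Instead we compare the errors of two pairs. The definition of $v$ involves exponentiation and a negation; the comparison of valuations needs neither.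

\begin{lemma}\label{lem:val}
For $z,z'\in R$ we have $v(z)\le v(z')$ if and only if there are $o,t\in\mathcal M$ with $o$ odd and $oz'=\pm tz$.
\end{lemma}

\begin{proof}
Let $v(z)\le v(z')$. If $z'=0$, take $o=1$, $t=0$. Otherwise $z\neq 0$ as well; write $z=2^{v}u$ and $z'=2^{v'}u'$ with $u,u'$ odd and $v\le v'$, and take $o=|u|$, $t=2^{v'-v}|u'|$. Then $|oz'|=2^{v'}|u||u'|=|tz|$. Conversely, if $oz'=\pm tz$ with $o$ odd, then $v(z')=v(oz')=v(tz)\ge v(z)$.
\end{proof}

\begin{lemma}\label{lem:S}
There are a nonstandard $n_0\in\mathcal M$, a number $k\in\mathbb N$, and cosets $U,V$ of $O=2^k\mathbb Z_2$ such that, with $P=2^{n_0}$, the set $S=\{(x,y)\in G_2:P\mid z(x,y)\}$ has the Baire property and is comeager in $U\times V$.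
\end{lemma}

\begin{proof}
For $a,b,e,a',b',e'\in\mathcal M$, Lemma~\ref{lem:val} shows that $v(a+b-e)\le v(a'+b'-e')$ is equivalent to the existence of $o,t,w\in\mathcal M$ with $o=2w+1$ and
\[
oa'+ob'+te=ta+tb+oe'\quad\text{or}\quad oa'+ob'+ta+tb=oe'+te .
\]
This is positive existential, so it defines an analytic subset of $X^6$. The map sending $((x,y),(x',y'))$ to $(c(x),c(y),c(x+y),c(x'),c(y'),c(x'+y'))$ is continuous on $G_2\times G_2$. By (A1) and (A2),
\[
W=\{(p,q)\in G_2\times G_2:v(z(p))\le v(z(q))\}
\]
is analytic and has the Baire property. Suppose that all sections $W_p$ are meager. Then $W$ is meager by (B3), and so is its image under $(p,q)\mapsto(q,p)$. Since $\mathcal M\cup\{\infty\}$ is linearly ordered, these two sets cover the comeager set $G_2\times G_2$, contrary to the Baire category theorem.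

Fix $p_0\in G_2$ with $W_{p_0}$ nonmeager. Let $n_0=v(z(p_0))$ if this is not $\infty$, and let $n_0$ be any nonstandard element otherwise. Then $n_0$ is nonstandard, and $q\in W_{p_0}$ implies $v(z(q))\ge n_0$, so $S\supseteq W_{p_0}$ is nonmeager. The condition $P\mid a+b-e$ is the positive existential formula $\exists q\,(a+b=e+qP\vee a+b+qP=e)$ with the parameter $P$, so $S$ is analytic. By (B1), $S$ is comeager in a product of two cosets, and after shrinking one of them both are cosets of the same subgroup $2^k\mathbb Z_2$.
\end{proof}

\subsection{From generic additivity to a homomorphism}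

Let $Q=R/PR$ and write $[a]$ for the class of $a$. Since $\rho(P)=0$, the map $\rho$ induces a ring homomorphism $\bar\rho:Q\to\mathbb Z_2$. For $(x,y)\in S$,
\begin{equation}\label{eq:add}
[C(x+y)]=[C(x)]+[C(y)].
\end{equation}
This holds only for most pairs, and $U,V$ need not be subgroups. Both defects disappear when we pass to the increments $[C(x+h)]-[C(x)]$ for $h\in O$, which turn out not to depend on the generic point $x$.

\begin{lemma}\label{lem:hom}
There are a group homomorphism $\varphi:O\to Q$, a point $y_0\in G$, an element $u'\in\mathcal M$, and a dense $G_\delta$ set $H_0\subseteq O$ with $y_0+H_0\subseteq G$ such that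
\begin{enumerate}
\item[(a)] $\bar\rho(\varphi(h))=h$ for all $h\in O$;
\item[(b)] $\varphi(2^k)=[2^k]$;
\item[(c)] $\varphi(h)=[u'(C(y_0+h)-C(y_0))]$ for all $h\in H_0$.
\end{enumerate}
\end{lemma}

\begin{proof}
By (B3), the set $V_0$ of $y\in V$ such that $\{x\in U:(x,y)\in S\}$ is comeager in $U$ is comeager in $V$. Since $S\subseteq G_2$, we have $V_0\subseteq G$. Translation by $h\in O$ is a homeomorphism of $U$ and of $V$; so $V_0\cap(V_0-h)$ is comeager in $V$, and a property that holds for comeager many $x\in U$ holds at $x+h$ for comeager many $x\in U$.

Let $h\in O$ and $y\in V_0\cap(V_0-h)$. We compute $[C(x+y+h)]$ in two ways. Since $y+h\in V_0$, \eqref{eq:add} gives $[C(x+y+h)]=[C(x)]+[C(y+h)]$ for comeager many $x\in U$. Since $y\in V_0$, it gives $[C(x+h+y)]=[C(x+h)]+[C(y)]$ for comeager many $x\in U$. Therefore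
\begin{equation}\label{eq:incr}
[C(x+h)]-[C(x)]=[C(y+h)]-[C(y)]\qquad\text{for comeager many }x\in U .
\end{equation}
The left side does not involve $y$, and two comeager subsets of $U$ meet. So the right side is the same for all $y\in V_0\cap(V_0-h)$; call it $\varphi_0(h)$. Then $\bar\rho(\varphi_0(h))=(y+h)-y=h$. Given $h,h'\in O$, use \eqref{eq:incr} three times to find $x\in U$ with
\[
[C(x+h)]-[C(x)]=\varphi_0(h),\qquad [C(x+h+h')]-[C(x+h)]=\varphi_0(h'),
\]
and $[C(x+h+h')]-[C(x)]=\varphi_0(h+h')$. Adding the first two equations gives $\varphi_0(h)+\varphi_0(h')=\varphi_0(h+h')$.

The homomorphism $\varphi_0$ may fail (b), so we rescale it by a unit. Let $\varphi_0(2^k)=[a]$. Then $\rho(a)=2^k$, that is, $2^{k+j}\mid a-2^k$ for all standard $j$. Hence $a=2^ku$ with $2^j\mid u-1$ for all standard $j$: the element $u$ is odd and $\rho(u)=1$. As $u$ is coprime to $P$, there is $u'\in\mathcal M$ with $uu'\equiv1\pmod P$, and applying $\rho$ gives $\rho(u')=1$. Put $\varphi(h)=[u']\varphi_0(h)$. This is a homomorphism, $\bar\rho(\varphi(h))=\rho(u')h=h$, and $\varphi(2^k)=[2^kuu']=[2^k]$.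

Finally, fix $y_0\in V_0$. The set $V_0-y_0$ is comeager in $V-y_0=O$; let $H_0$ be a dense $G_\delta$ subset of $O$ contained in it. For $h\in H_0$ we have $y_0+h\in V_0\subseteq G$, so $y_0\in V_0\cap(V_0-h)$, and (c) follows from the definition of $\varphi_0(h)$.
\end{proof}

Property (b) is needed because $\mathbb Z_2$ has nonzero continuous homomorphisms to the circle, such as $x\mapsto (x\bmod2)/2$; continuity alone does not force vanishing. Before rescaling, $a$ could be $2^k+2^{m-1}$ with $m\le n_0$ nonstandard, and then $\theta_m(a)=1/2$.

\subsection{Automatic continuity and the contradiction}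

Let $m\le n_0$ be nonstandard. Since $2^m\mid P$, the map $\theta_m$ factors through $Q$ by Lemma~\ref{lem:theta}(a), and $\psi_m=\theta_m\circ\varphi:O\to\mathbb R/\mathbb Z$ is a homomorphism.

\begin{lemma}\label{lem:meas}
The map $\psi_m$ is Baire measurable.
\end{lemma}

\begin{proof}
For $h\in O$ let $r(h)\in[0,2^m)$ be the remainder modulo $2^m$ of any representative of $\varphi(h)$, and let $f(h)=\mathrm{st}(r(h)/2^m)\in[0,1]$. Since $\psi_m$ is $f$ followed by the continuous map $[0,1]\to\mathbb R/\mathbb Z$, it suffices to show that $\{h:f(h)<\beta\}$ has the Baire property for every real $\beta$; the intervals $[0,\beta)$ generate the Borel $\sigma$-algebra. As $O\setminus H_0$ is meager, we may restrict to $h\in H_0$. By the properties of $\mathrm{st}$, $f(h)<\beta$ holds if and only if $r(h)/2^m\le t/d$ for some $t,d\in \mathbb N$ with $d>0$ and $t/d<\beta$. By Lemma~\ref{lem:hom}(c), for $h\in H_0$ the inequality $r(h)/2^m\le t/d$ says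
\[
\exists r,q,q'\ \bigl(u'C(y_0+h)+q2^m=u'C(y_0)+r+q'2^m\ \wedge\ r+1\le2^m\ \wedge\ dr\le t2^m\bigr).
\]
This is a positive existential property of $C(y_0+h)=\pi c(y_0+h)$ with the parameters $u'$, $C(y_0)$, $2^m$, $d$, $t$, and $h\mapsto c(y_0+h)$ is continuous on $H_0$ because $y_0+H_0\subseteq G$. So it defines an analytic subset of $H_0$, and $\{h\in H_0:f(h)<\beta\}$ is a countable union of such sets.
\end{proof}

\begin{proof}[End of the proof of Theorem~\ref{thm:A}]
Let $m\le n_0$ be nonstandard. By Lemma~\ref{lem:meas} and (B4), $\psi_m$ is continuous. By Lemma~\ref{lem:hom}(b) and Lemma~\ref{lem:theta}(b), $\psi_m(2^k)=\theta_m(2^k)=0$. So $\psi_m$ vanishes on $2^k\mathbb Z$, which is dense in $O$, and hence $\psi_m=0$. Now let $h\in O$ and $\varphi(h)=[a]$. Then $\theta_m(a)=\psi_m(h)=0$ for all nonstandard $m\le n_0$, so $\rho(a)\in\mathbb Z$ by Lemma~\ref{lem:theta}(c), and $\rho(a)=h$ by Lemma~\ref{lem:hom}(a). Thus $2^k\mathbb Z_2\subseteq\mathbb Z$. This is false: $2^k\sum_i4^i=-2^k/3$ lies in $2^k\mathbb Z_2$ and is not an integer.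
\end{proof}

\begin{remark}\label{rem:uses}
The hypothesis $\mathrm{SSy}(\mathcal M)=\mathcal P(\mathbb N)$ is used once, to see that $\Gamma$ projects onto $\mathbb Z_2$. The presentation is used through Lemma~\ref{lem:pe} for four kinds of sets: $\Gamma$, $W$, $S$, and the sets in Lemma~\ref{lem:meas}. Of $\Gamma$ we need a Baire measurable uniformization, and of the others the Baire property. Multiplication of arbitrary elements of $\mathcal M$ enters in the formulas for $W$ and $S$ and in Lemma~\ref{lem:meas}. Induction in $\mathcal M$ provides the valuation $v$, the inverse $u'$, and the greatest element of $I$ in Lemma~\ref{lem:theta}(c).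
\end{remark}

\section{The standard system is meager and null}\label{sec:B}

Theorem~\ref{thm:A} says that $\mathcal S\ne2^{\mathbb N}$. The closure properties of standard systems turn this into smallness.

\begin{proof}[Proof of Theorem~\ref{thm:B}]
A set $A$ belongs to $\mathcal S$ if and only if there is $a\in X$ such that for all $i\in\mathbb N$,
\[
\bigl(i\in A\ \wedge\ \exists q\ \pi a=p_iq\bigr)\quad\text{or}\quad \Bigl(i\notin A\ \wedge\bigvee_{0<r<p_i}\exists q\ \pi a=p_iq+r\Bigr).
\]
By Lemma~\ref{lem:pe} and (A1), $\mathcal S$ is analytic; by (A2) it has the Baire property and is measurable.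

View $2^{\mathbb N}$ as the group $(\mathbb Z/2\mathbb Z)^{\mathbb N}$, in which the sum of two sets is their symmetric difference. Then $\mathcal S$ is a subgroup: if $n,n'$ code $A,A'$ and $H$ is nonstandard, the product of the $p_i$ with $i<H$ that divide exactly one of $n,n'$ codes $A+A'$. We now run the argument behind the theorems of Pettis and Steinhaus. The basic clopen sets are the cosets of the subgroups $O_k=\{x:x(i)=0\text{ for }i<k\}$. If $\mathcal S$ is nonmeager, it is comeager in such a coset $U$ by (B1). If $\mu(\mathcal S)>0$, take an open set containing $\mathcal S$ of measure less than $2\mu(\mathcal S)$ and write it as a disjoint union of basic clopen sets; for one of them, $U$, we have $\mu(\mathcal S\cap U)>\mu(U)/2$. In both cases let $U$ be a coset of $O_k$ and let $h\in O_k$. Translation by $h$ is a measure-preserving homeomorphism of $U$, so $\mathcal S\cap U$ and $(\mathcal S\cap U)+h$ meet, and $h\in\mathcal S+\mathcal S=\mathcal S$. Thus $O_k\subseteq\mathcal S$. Since $\mathcal S$ also contains all finite sets, $\mathcal S=2^{\mathbb N}$, contrary to Theorem~\ref{thm:A}.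

For the last claim, write $x\le_Ty$ if $x$ is computable with oracle $y$, and let $x\oplus y$ be the sequence that interleaves $x$ and $y$. Standard systems are closed under $\le_T$ and $\oplus$ (Scott; see \cite[Ch.~13]{Kaye}). Let $T\in\mathcal S$ be a perfect tree. Call $t\in T$ \emph{splitting} if $t^\frown0,t^\frown1\in T$. Let $t_\emptyset$ be the shortest splitting node, and let $t_{s^\frown e}$ be the shortest splitting node extending $t_s{}^\frown e$. The map $s\mapsto t_s$ is computable from $T$, and $e_T(x)=\bigcup_nt_{x\upharpoonright n}$ is a homeomorphism from $2^{\mathbb N}$ onto $[T]$. Hence $e_T(x)\le_Tx\oplus T$. Also $x\le_Te_T(x)\oplus T$, since $x(n)$ is the entry of $e_T(x)$ at the place given by the length of $t_{x\upharpoonright n}$. So $x\in\mathcal S$ if and only if $e_T(x)\in\mathcal S$. Thus $\mathcal S\cap[T]=e_T(\mathcal S)$ is the image of a meager set under a homeomorphism.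
\end{proof}

\section{A Borel model that codes a perfect set}\label{sec:C}

To prove Theorem~\ref{thm:C} we generate a model from constants $c_x$, $x\in2^{\mathbb N}$. The model will be Borel if the truth value of each formula $\varphi(c_{x_1},\dots,c_{x_m})$ depends only on finite initial segments of the distinct points $x_i$. We obtain this by approximating $c_x$ with codes of longer and longer strings, taken from trees on which each formula has a constant truth value. A second step selects one name for each element.

\subsection{Deciding formulas on trees}

Write $\{0,1\}^l$ for the set of binary strings of length $l$. We use the strong subtree form of the Halpern--L\"auchli theorem \cite[Ch.~3]{Todorcevic}.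

\begin{theorem}[Halpern--L\"auchli]\label{thm:HL}
For every finite coloring of $\bigcup_n(\{0,1\}^n)^d$ there are $n_0<n_1<\cdots$ and sets $S_i(j)\subseteq\{0,1\}^{n_j}$ $(1\le i\le d,\ j\in\mathbb N)$ such that $|S_i(0)|=1$; for $u\in S_i(j)$ and $e\in\{0,1\}$ exactly one element of $S_i(j+1)$ extends $u^\frown e$; every element of $S_i(j+1)$ arises in this way; and $\bigcup_j\prod_iS_i(j)$ is monochromatic.
\end{theorem}

We need to apply the theorem repeatedly, inside the trees that it produces. A \emph{system} with level set $L=\{l_0<l_1<\cdots\}$ is a finite family $(T_i)$ of sets of strings with lengths in $L$ such that, writing $T_i(l)=T_i\cap\{0,1\}^l$, the set $T_i(l_0)$ has one element (the \emph{root}), every $u\in T_i(l_j)$ has exactly two extensions in $T_i(l_{j+1})$, and every element of $T_i(l_{j+1})$ extends an element of $T_i(l_j)$. A \emph{level tuple} is an element of $\prod_iT_i(l)$ for some $l\in L$.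

\begin{lemma}\label{lem:sys}
For every finite coloring of the level tuples of a system $(T_i)$ with level set $L$ there is a system $(T_i')$ with $T_i'\subseteq T_i$ and level set $L'\subseteq L$ whose level tuples all have the same color.
\end{lemma}

\begin{proof}
By recursion on $j$, define bijections $\eta_i:\{0,1\}^j\to T_i(l_j)$ that send $u^\frown0,u^\frown1$ to the two extensions of $\eta_i(u)$. Then $w$ extends $u$ if and only if $\eta_i(w)$ extends $\eta_i(u)$. Pull the coloring back along the $\eta_i$, apply Theorem~\ref{thm:HL}, and put $L'=\{l_{n_j}:j\in\mathbb N\}$ and $T_i'(l_{n_j})=\eta_i(S_i(j))$.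
\end{proof}

\begin{example}\label{ex:less}
Consider the formula $v_1<v_2$ and the two trees of strings that begin with $0$ and with $1$. Let $T_e$ be the set of strings $u$ of positive even length with $u(0)=e$ and $u(i)=e$ for all odd $i$. Then $(T_0,T_1)$ is a system, and for $u_e\in T_e(l)$ the last entries give $\langle u_0\rangle<2^l+2^{l-1}\le\langle u_1\rangle$. So the formula is true on all level tuples. The restriction to a common level is necessary, since of two strings of different lengths the longer has the larger code.
\end{example}

Let $(\varphi_j,m_j)_{j\in\mathbb N}$ list all pairs of a formula $\varphi$ in the language of PA and a number $m$ such that the free variables of $\varphi$ are among $v_1,\dots,v_m$.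

\begin{lemma}\label{lem:fusion}
There are systems $(T^k_s)_{s\in\{0,1\}^k}$ with level sets $L^k$ $(k\in\mathbb N)$ such that $L^{k+1}\subseteq L^k$, $\min L^{k+1}>\min L^k$, $T^{k+1}_{s^\frown e}\subseteq T^k_s$, the roots of the $T^k_s$ $(s\in\{0,1\}^k)$ are distinct, and
\begin{enumerate}
\item[$(*)$] for $j<k$ and distinct $s_1,\dots,s_{m_j}\in\{0,1\}^k$, the truth value in $\mathbb N$ of $\varphi_j(\langle u_1\rangle,\dots,\langle u_{m_j}\rangle)$ is the same for all $l\in L^k$ and all $u_i\in T^k_{s_i}(l)$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $T^0_\emptyset$ be the set of all strings and $L^0=\mathbb N$. Given stage $k$ with $L^k=\{l_0<l_1<\cdots\}$, let $T_{s^\frown0}$ and $T_{s^\frown1}$ consist of the elements of $T^k_s$ that extend the first and the second element of $T^k_s(l_1)$, respectively. These $2^{k+1}$ trees form a system with level set $L^k\setminus\{l_0\}$. Their roots are distinct: the two roots inside $T^k_s$ differ by construction, and roots inside different $T^k_s$ extend different strings of length $l_0$. Color a level tuple $(u_s)_{s\in\{0,1\}^{k+1}}$ by the finite list of truth values of $\varphi_j(\langle u_{s_1}\rangle,\dots,\langle u_{s_{m_j}}\rangle)$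 for $j\le k$ and distinct $s_1,\dots,s_{m_j}$, and let stage $k+1$ be the system given by Lemma~\ref{lem:sys}. The new roots extend distinct strings of length $l_1$. Property $(*)$ holds because any $u_i\in T^{k+1}_{s_i}(l)$ with the $s_i$ distinct are coordinates of a level tuple.
\end{proof}

Denote the truth value in $(*)$ by $\tau_j(s_1,\dots,s_{m_j})$. It persists: if $k'\ge k$ and $s_i'\in\{0,1\}^{k'}$ extends $s_i$, then $\tau_j(\bar s')=\tau_j(\bar s)$, because $T^{k'}_{s_i'}(l)\subseteq T^k_{s_i}(l)$ for $l\in L^{k'}$. For $x\in2^{\mathbb N}$ the roots of the trees $T^k_{x\upharpoonright k}$ extend one another and have length at least $k$; let $y_x\in2^{\mathbb N}$ be their union. The map $x\mapsto y_x$ is continuous, since $x\upharpoonright k$ determines $y_x\upharpoonright k$, and injective, since the roots at stage $k$ are distinct strings of equal length. So $\{y_x:x\in2^{\mathbb N}\}$ is homeomorphic to $2^{\mathbb N}$, a perfect set.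

\subsection{The model}

Add constants $c_x$ $(x\in2^{\mathbb N})$ to the language of PA. A level tuple $(u_s)_{s\in\{0,1\}^k}$ of the system of stage $k$ gives an expansion of $\mathbb N$ in which $c_x$ is interpreted as $\langle u_{x\upharpoonright k}\rangle$; call it an \emph{expansion of stage $k$}. Let $\Sigma$ be the set of sentences that are true in all expansions of all sufficiently large stages. Then $\mathrm{Th}(\mathbb N)\subseteq\Sigma$, and every finite subset of $\Sigma$ holds in some expansion, so $\Sigma$ has a model by compactness. Say that $k$ \emph{separates} $x_1,\dots,x_m$ if the strings $x_i\upharpoonright k$ are distinct.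

\begin{lemma}\label{lem:local}
Let $k>j$ separate $x_1,\dots,x_{m_j}$. Then $\Sigma$ contains $\varphi_j(c_{x_1},\dots,c_{x_{m_j}})$ or its negation according as $\tau_j(x_1\upharpoonright k,\dots,x_{m_j}\upharpoonright k)$ is true or false. In particular, $\Sigma$ is complete, and the membership of $\varphi_j(c_{x_1},\dots,c_{x_{m_j}})$ in $\Sigma$ does not change if each $x_i$ is replaced by a point $x_i'$ with $x_i'\upharpoonright k=x_i\upharpoonright k$.
\end{lemma}

\begin{proof}
In every expansion of stage $k'\ge k$ the sentence has the truth value $\tau_j(\bar x\upharpoonright k')=\tau_j(\bar x\upharpoonright k)$, by $(*)$ and persistence. Every sentence has the form $\varphi_j(c_{x_1},\dots,c_{x_{m_j}})$ with distinct $x_i$, and all large $k$ separate these points.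
\end{proof}

Let $\mathcal M^*$ be a model of $\Sigma$ and let $\mathcal M$ be the set of elements of $\mathcal M^*$ that are definable from finitely many of the $c_x$. If $\mathcal M^*\models\exists v\,\varphi(v,\bar a)$ with $\bar a$ in $\mathcal M$, the least witness is definable from $\bar a$ and so lies in $\mathcal M$. By the Tarski--Vaught test, $\mathcal M$ is an elementary submodel; thus $\mathcal M\models\Sigma$.

Fix $x$ and $i\in \mathbb N$. In an expansion of stage $k>i$, the constant $c_x$ is the code of a string of length at least $k$ that extends the root of $T^k_{x\upharpoonright k}$, so $c_x>2^i$ and $d_i(c_x)=y_x(i)$. These two sentences are therefore in $\Sigma$. Hence $c_x$ is nonstandard in $\mathcal M$ and $\rho(c_x)=\sum_iy_x(i)2^i$, and Lemma~\ref{lem:rho} gives $y_x\in\mathrm{SSy}(\mathcal M)$. So the standard system contains a perfect set.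

\subsection{Supports and a Borel set of unique names}

An element of $\mathcal M$ is named by a formula and a tuple of points, and we must choose one name per element in a Borel way. The difficulty is that an element need not determine the points. Let $\lambda\in\mathcal M$ be the greatest element with $2^\lambda\le c_x$. In each expansion this is the common length of the strings, so $\lambda$ is nonstandard and is the same for all $x$. It is definable from any single $c_x$, but not without parameters, since in a model of $\mathrm{Th}(\mathbb N)$ only standard elements are. The remedy is to treat the constants from a countable dense set as part of the language.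

Let $D\subseteq2^{\mathbb N}$ be the set of eventually zero sequences, which is countable and dense. For $m\ge0$ let $E_m$ be the Borel set of lexicographically increasing $m$-tuples from $2^{\mathbb N}\setminus D$. Let $F_m$ be the countable set, with a fixed enumeration, of pairs $f=(\varphi(v_0,\bar v,\bar w),\bar d)$, where $\varphi$ is a formula of PA, $\bar v$ has length $m$, and $\bar d$ is a tuple of distinct elements of $D$ of the same length as $\bar w$. For $\bar x\in E_m$ let $f(\bar x)\in\mathcal M$ be the least $v_0$ with $\varphi(v_0,c_{\bar x},c_{\bar d})$, or $0$ if there is none. Call $\bar x\in E_m$ a \emph{support} of $e\in\mathcal M$ if $e=f(\bar x)$ for some $f\in F_m$. Every $e$ has a support: split the points in a definition of $e$ into those inside and those outside $D$. The element $\lambda$ has the empty support.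

\begin{lemma}\label{lem:support}
Let $\bar y$ be a support of $e$ of least length and let $\bar x$ be any support of $e$. Then $\bar y$ is a subtuple of $\bar x$.
\end{lemma}

\begin{proof}
Let $e=g(\bar y)=f(\bar x)$ with $\bar y\in E_m$, and suppose that $y_i$ does not occur in $\bar x$. The statement $f(\bar x)=g(\bar y)$ is a sentence $\varphi_j(c_{w_1},\dots,c_{w_n})\in\Sigma$, where $w_1,\dots,w_n$ lists without repetition the points of $\bar x$, of $\bar y$, and the $D$-parameters of $f$ and $g$. The point $y_i$ enters only as the $i$-th argument of $g$: it is not in $\bar x$, not in $D$, and differs from the other points of $\bar y$. Let $k>j$ separate $w_1,\dots,w_n$ and pick $d\in D$ with $d\upharpoonright k=y_i\upharpoonright k$; then $d$ differs from all $w_l\neq y_i$. By Lemma~\ref{lem:local}, the sentence remains in $\Sigma$ when $c_{y_i}$ is replaced by $c_d$. This says $e=f(\bar x)=g'(\bar y')$, where $\bar y'\in E_{m-1}$ is $\bar y$ without $y_i$, and $g'\in F_{m-1}$ is obtained from $g$ by moving the variable $v_i$ to $\bar w$ and adding $d$ to the parameters. This contradicts the minimality of $m$. So all points of $\bar y$ occur in $\bar x$, and both tuples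 are increasing.
\end{proof}

In particular, $e$ has exactly one support of least length. Let $X$ be the set of pairs $(f,\bar x)$ with $m\in\mathbb N$, $f\in F_m$, $\bar x\in E_m$ such that
\begin{enumerate}
\item[(N1)] $f(\bar x)\ne g(\bar x')$ for every proper subtuple $\bar x'$ of $\bar x$ and every $g\in F_{m'}$, where $m'$ is the length of $\bar x'$;
\item[(N2)] $f(\bar x)\ne g(\bar x)$ for every $g\in F_m$ that precedes $f$ in the enumeration.
\end{enumerate}
The map $(f,\bar x)\mapsto f(\bar x)$ is a bijection $X\to\mathcal M$. Indeed, given $e$ with shortest support $\bar y\in E_m$, let $f\in F_m$ be first with $f(\bar y)=e$; then $(f,\bar y)\in X$. Conversely, if $(f,\bar x)\in X$ and $f(\bar x)=e$, then $\bar y$ is a subtuple of $\bar x$ by Lemma~\ref{lem:support}, it is not proper by (N1), and $f$ is determined by (N2). Transport the structure of $\mathcal M$ to $X$.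

\begin{proof}[End of the proof of Theorem~\ref{thm:C}]
It remains to show that this structure on $X$ is Borel. Let $B_n$ be the Borel set of $n$-tuples of distinct points outside $D$. For a formula $\varphi_j$ and a tuple $\bar d$ of distinct elements of $D$, the set $\{\bar x\in B_n:\mathcal M\models\varphi_j(c_{\bar x},c_{\bar d})\}$ is relatively clopen in $B_n$: given $\bar x$, choose $k>j$ separating the points of $\bar x$ and $\bar d$; by Lemma~\ref{lem:local} the truth value is constant on the neighborhood $\{\bar x'\in B_n:x_i'\upharpoonright k=x_i\upharpoonright k\text{ for all }i\}$.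

For fixed $f\in F_m$, (N1) and (N2) are countably many conditions of this form on $\bar x\in E_m$, with $\bar d$ listing the parameters of $f$ and $g$ without repetition. So $X$ is a Borel subset of the Polish space $\bigsqcup_mF_m\times(2^{\mathbb N})^m$, where $F_m$ is discrete. Partition $X^3$ into countably many Borel pieces by fixing, for $((f_1,\bar x_1),(f_2,\bar x_2),(f_3,\bar x_3))$, the first coordinates $f_1,f_2,f_3$ and the pattern of equalities among the points of $\bar x_1,\bar x_2,\bar x_3$. On one piece, listing the distinct points in order of first appearance is a continuous map to some $B_n$, and $f_1(\bar x_1)+f_2(\bar x_2)=f_3(\bar x_3)$ is expressed by one formula with fixed parameters from $D$. So the graph of $+$ is relatively clopen in each piece, hence Borel. The same argument applies word for word to the graph of $\cdot$, and to the order on $X^2$.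
\end{proof}

\section{Projective presentations}\label{sec:projective}

We recall the hierarchy. In Polish spaces, $\mathbf{\Sigma}^1_1$ is the class of analytic sets, $\mathbf{\Pi}^1_n$ consists of the complements of $\mathbf{\Sigma}^1_n$ sets, and $\mathbf{\Sigma}^1_{n+1}$ consists of the projections of $\mathbf{\Pi}^1_n$ sets. A set is \emph{projective} if it is $\mathbf{\Sigma}^1_n$ for some $n$, and then it is $\mathbf{\Sigma}^1_{n}$ for all larger $n$. Each class $\mathbf{\Sigma}^1_n$ has the closure properties (A1). For part (i), reals are elements of $\mathbb N^{\mathbb N}\supseteq2^{\mathbb N}$. A relation on reals is $\Sigma^1_2$ if it is defined by a formula $\exists y\,\forall w\,\chi$, where $y,w$ range over reals and $\chi$ has only quantifiers over $\mathbb N$; it is $\Delta^1_2$ if it and its complement are $\Sigma^1_2$. The class $\Sigma^1_2$ is contained in $\mathbf{\Sigma}^1_2$ and is closed under $\wedge$, $\vee$, quantifiers over $\mathbb N$, existential quantifiers over reals, and computable substitutions. So $\Delta^1_2$ is closed under $\neg$, $\wedge$, $\vee$, quantifiers over $\mathbb N$, and computable substitutions.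

\begin{proof}[Proof of Theorem~\ref{thm:D}(i)]
A real $z$ codes a sequence of reals $(z)_0,(z)_1,\dots$ through a computable pairing function, and $z$ \emph{enumerates} the set $\{(z)_n:n\in\mathbb N\}$. If $V=L$, there is a $\Delta^1_2$ well-ordering $<_L$ of the reals of type $\omega_1$ that is \emph{good}: the relation ``$z$ enumerates $\{y:y\le_Lx\}$'' is $\Sigma^1_2$ in $(x,z)$ (G\"odel, Addison; see \cite[Ch.~25]{Jech}). Since the order type is $\omega_1$, such a $z$ exists for every $x$. We use $<_L$ twice, to build an ultrafilter and to choose representatives in the ultrapower.

\emph{The ultrafilter.} By recursion along $<_L$, put $A\subseteq\mathbb N$ into $\mathcal U$ if and only if $A\cap F$ is infinite for every finite intersection $F$ of sets $B<_LA$ with $B\in\mathcal U$; the empty intersection is $\mathbb N$. Every finite intersection of members of $\mathcal U$ is infinite, by the rule applied to the $<_L$-last of them. So at most one of $A$ and $\mathbb N\setminus A$ is in $\mathcal U$. If neither were, then $A\cap F$ and $F'\setminus A$ would be finite for some finite intersections $F,F'$ of members of $\mathcal U$, and $F\cap F'$ would be finite. So exactly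 one is. If $A,B\in\mathcal U$ and $B'\supseteq A\cap B$, then $\mathbb N\setminus B'\notin\mathcal U$, because its intersection with $A$ and $B$ is empty; hence $B'\in\mathcal U$. Thus $\mathcal U$ is an ultrafilter whose members are infinite, so it contains all cofinite sets.

\emph{Its complexity.} Let $\Theta(z,g)$, for $g\in2^{\mathbb N}$, say that for all $n$: $g(n)=1$ if and only if $(z)_n\in2^{\mathbb N}$ and $(z)_n\cap(z)_{n_1}\cap\dots\cap(z)_{n_r}$ is infinite for all $r\geq 0$ and $n_1,\dots,n_r$ with $(z)_{n_i}<_L(z)_n$ and $g(n_i)=1$. This relation is $\Delta^1_2$. If $z$ enumerates $\{y:y\le_LA\}$, then by induction along $<_L$ the only $g$ with $\Theta(z,g)$ is given by $g(n)=1\iff(z)_n\in\mathcal U$. Hence $A\in\mathcal U$ if and only if there are $z,g,n$ such that $z$ enumerates $\{y:y\le_LA\}$, $\Theta(z,g)$, $(z)_n=A$ and $g(n)=1$. This is $\Sigma^1_2$. Since $A\notin\mathcal U$ if and only if $\mathbb N\setminus A\in\mathcal U$, the set $\mathcal U$ is $\Delta^1_2$.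

\emph{The model.} For $f,f'\in\mathbb N^{\mathbb N}$ let $f=_{\mathcal U}f'$ if $\{n:f(n)=f'(n)\}\in\mathcal U$, and define $\le_{\mathcal U}$ in the same way; both relations are $\Delta^1_2$. By \L o\'s's theorem the ultrapower $\mathbb N^{\mathbb N}/\mathcal U$ is an elementary extension of $\mathbb N$, and the class of the identity function is nonstandard. For $A\subseteq\mathbb N$ let $f_A(n)=\prod_{i<n,\,i\in A}p_i$. If $i\in A$, then $p_i\mid f_A(n)$ for all $n>i$; if $i\notin A$, for no $n$. So the class of $f_A$ codes $A$. Let $X$ be the set of $<_L$-least members of the $=_{\mathcal U}$-classes. Then $f\notin X$ if and only if $\exists f'\,(f'<_Lf\wedge f'=_{\mathcal U}f)$, and $f\in X$ if and only if some $z$ enumerates $\{y:y\le_Lf\}$ and $\forall n\,((z)_n=f\vee(z)_n\ne_{\mathcal U}f)$. Both conditions are $\Sigma^1_2$, so $X$ is $\Delta^1_2$. On $X$, equality in the ultrapower is true equality, the graph of addition is $\{(f,f',f'')\in X^3:f+f'=_{\mathcal U}f''\}$, the graph of multiplication is defined in the same way, and the order is $\le_{\mathcal U}$. All of these are $\Delta^1_2$.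
\end{proof}

Since $V=L$ is consistent with ZFC if ZFC is consistent, the extension of Theorem~\ref{thm:A} to $\Delta^1_2$ presentations is then not provable in ZFC. The analog of (A2) is what fails: the $\Delta^1_2$ set $\mathcal U$ lacks the Baire property.

\begin{proof}[Proof of Theorem~\ref{thm:D}(ii)]
Projective determinacy states that every infinite two-player game on $\mathbb N$ with projective payoff set is determined. It implies that all projective sets have the Baire property, and that every projective relation has a uniformizing function with projective graph \cite[Ch.~6]{Moschovakis}. Suppose that $\mathcal M$ has standard system $\mathcal P(\mathbb N)$ and a projective presentation. Fix $n$ such that $X$ and the two relations of Definition~\ref{def:pres} are $\mathbf{\Sigma}^1_n$, and repeat Section~\ref{sec:A} with $\mathbf{\Sigma}^1_n$ in place of ``analytic''. The proof of Lemma~\ref{lem:pe} uses only (A1), so all positive existential relations are $\mathbf{\Sigma}^1_n$. Working at one fixed level matters for the countable intersection in \eqref{eq:Gamma}, which shows that $\Gamma$ is $\mathbf{\Sigma}^1_n$. Let $c$ uniformize $\Gamma$ with projective graph.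 The preimage of an open set $N$ under $c$ is the projection of the intersection of the graph with $\mathbb Z_2\times N$, so it is projective, and $c$ is Baire measurable. The sets $W$, $S$, and those in Lemma~\ref{lem:meas} are $\mathbf{\Sigma}^1_n$ and so have the Baire property. By Remark~\ref{rem:uses}, nothing else about the presentation is used.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Jech} Jech, \emph{Set Theory}.

\bibitem{Kaye} Kaye, \emph{Models of Peano Arithmetic}.

\bibitem{Kechris} Kechris, \emph{Classical Descriptive Set Theory}.

\bibitem{Moschovakis} Moschovakis, \emph{Descriptive Set Theory}.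

\bibitem{Todorcevic} Todorcevic, \emph{Introduction to Ramsey Spaces}.

\bibitem{MO} ``The fact that the ring of integers in a finite extension of $\mathbb Q$ is a Dedekind domain and purely algebra,''
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 292109/\allowbreak what-kind-of-\allowbreak arithmetic-\allowbreak information-\allowbreak does-the-ring-\allowbreak of-integers-\allowbreak in-an-infinite-ext?\allowbreak noredirect=1}.

\end{thebibliography}
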